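# Pairing half of a commutative semigroup

## The guess that one half always suffices

All semigroups here are commutative, finite and written multiplicatively. Fix such an $S$, with $n$ elements, and two elements $a\ne b$. We ask in how many ways multiplication by $a$ and multiplication by $b$ can be made to agree.

**Definition (pairing).** A *pairing* of size $m$ for $(a,b)$, $a\neq b$, consists of pairwise distinct $x_1,\dots,x_m\in S$ and pairwise distinct $y_1,\dots,y_m\in S$ with $ax_i=by_i$ for every $i$. We write $X=\{x_1,\dots,x_m\}$ and $Y=\{y_1,\dots,y_m\}$. The pairing is *clean* if $X,Y\subseteq S\setminus\{a,b\}$.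

The sets $X$ and $Y$ may overlap, and they may be equal. If we insist on $x_i=y_i$, the $x_i$ come from the set
$$\mathrm{Eq}(a,b)=\{x\in S: ax=bx\},$$
so $\mathrm{Eq}(a,b)\setminus\{a,b\}$ always gives a clean pairing with $X=Y$. For example, in the chain $\{1,2,3,4\}$ with product $\min$ we have $\mathrm{Eq}(4,3)=\{1,2,3\}$.

The question "Conjecture about commutative semigroups", https://mathoverflow.net/q/480381, proposes the following.

**Conjecture.** Every commutative semigroup of order $n\ge4$ has $a\neq b$ with a clean pairing of size $m\ge\lfloor (n-1)/2\rfloor$.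

The natural first guess is that this is true. We test it on four families.

*Null semigroups.* If $xy=0$ for all $x,y$, then $\mathrm{Eq}(a,b)=S$ for all $a\ne b$, and $m=n-2$. This is the largest size that a clean pairing can have.

*Chains.* On $\{1,\dots,n\}$ with product $\min$, take $a=n$ and $b=n-1$. Then $\min(a,x)=\min(b,x)$ for all $x\le n-1$, so $X=Y=\{1,\dots,n-2\}$ works and again $m=n-2$.

*Abelian groups.* Let $a\ne b$ and $g=b^{-1}a$. Then $ax=by$ means $y=gx$. We need $x\notin\{a,b\}$ and $gx\notin\{a,b\}$. The second condition says $x\notin\{g^{-1}a,g^{-1}b\}=\{b,\;b^2a^{-1}\}$. So $X=S\setminus\{a,b,b^2a^{-1}\}$ with $Y=gX$ is clean, and $m\ge n-3$. For $n=4$ this is $1=\lfloor 3/2\rfloor$. For $n\ge5$ we have $n-3\ge (n-1)/2$. So the conjecture holds. Note that $\mathrm{Eq}(a,b)=\emptyset$ in a group, so here no index $i$ has $x_i=y_i$.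

*Boolean algebras.* Let $S$ be the set of all subsets of a $d$-element set, $d\ge 2$, with product $\cap$, so $n=2^d$. With $a=\{1\}$, $b=\emptyset$, every $x\not\ni 1$ lies in $\mathrm{Eq}(a,b)$. Removing $b=\emptyset$ leaves $m=2^{d-1}-1=\lfloor(n-1)/2\rfloor$. Nothing larger is possible. Indeed, let $a\ne b$ and let $v$ lie in exactly one of them, say $v\in a\setminus b$ (swap the roles of $(a,X)$ and $(b,Y)$ otherwise). If $v\in x_i$, then $v\in a\cap x_i=b\cap y_i\subseteq b$, which is false. So no $x_i$ contains $v$. Also $b\not\ni v$ is excluded from $X$ in a clean pairing. Hence $m\le n/2-1$.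

So the guess survives, and in the last family it holds with equality. The last argument deserves attention: a point $v$ that separates $a$ from $b$ keeps $X$ away from all the $x$ that contain $v$.

## Finite lattices and Frankl's conjecture

A finite lattice $L$ with product $\wedge$ is a commutative semigroup in which every element is idempotent. An element $j$ of $L$ is *join-irreducible* if it is not the bottom and $j=x\vee y$ forces $j\in\{x,y\}$. In a finite lattice this is the same as having exactly one lower cover $j_*$, and then every $x<j$ satisfies $x\le j_*$. Every element is the join of the join-irreducibles below it. Write ${\uparrow}j=\{x:x\ge j\}$.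

**Proposition 3.** For a finite lattice $L$ of order $n\ge4$ with product $\wedge$, the conclusion of the conjecture holds if and only if $L$ has a join-irreducible $j$ with $|{\uparrow}j|\le n/2$.

*Proof of "if".* Let $j$ be such an element. If $x\not\ge j$, then $x\wedge j<j$, so $x\wedge j\le j_*$. Hence $x\wedge j\le x\wedge j_*\le x\wedge j$, and the two are equal. Take $a=j$, $b=j_*$ and $X=Y=\{x:x\not\ge j\}\setminus\{j_*\}$. This set does not contain $j$. Since $j_*\not\ge j$, its size is
$$m=n-|{\uparrow}j|-1\ge n-\lfloor n/2\rfloor-1=\lceil n/2\rceil-1=\lfloor (n-1)/2\rfloor .$$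

*Proof of "only if".* Let $a,b,X,Y$ be as in the conjecture. Since $a\ne b$, the relations $a\le b$ and $b\le a$ do not both hold. By symmetry let $a\not\le b$. As $a$ is the join of the join-irreducibles below it, some join-irreducible $j\le a$ has $j\not\le b$. Now $a\wedge x_i=b\wedge y_i\le b$, so $a\wedge x_i\not\ge j$. Since $a\ge j$, this forces $x_i\not\ge j$. Also $b\not\ge j$ and $b\notin X$. So $X\subseteq\{x: x\not\ge j\}\setminus\{b\}$ and
$$\lceil n/2\rceil-1=\lfloor (n-1)/2\rfloor\le m\le n-|{\uparrow}j|-1,$$
that is, $|{\uparrow}j|\le\lfloor n/2\rfloor$. $\blacksquare$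

As an example, take the divisors of $12$ with product $\gcd$. The join-irreducibles are $2,3,4$, and ${\uparrow}4=\{4,12\}$. With $a=4$, $b=2$ we get $X=Y=\{1,3,6\}$, since $\gcd(4,x)=\gcd(2,x)$ for these $x$. Here $m=3\ge\lfloor5/2\rfloor$.

So on lattices the conjecture is exactly Frankl's union-closed sets conjecture in its lattice form: every finite lattice with at least two elements has a join-irreducible $j$ with $|{\uparrow}j|$ at most half the order. (Lattices with two or three elements are chains, and there the top element is such a $j$.) A lattice that breaks our conjecture would break Frankl's. The way out will be to use elements that are not idempotent.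

## Below one half: the statements

Let $h(x)=-x\log_2x-(1-x)\log_2(1-x)$ be the binary entropy function, with $h(0)=h(1)=0$, and let $\varphi=\frac{1+\sqrt5}2$. A *subgroup* of a semigroup $S$ is a subset that is a group under the product of $S$. Its identity need not be an identity of $S$. For instance, in $\mathbb Z/6$ under multiplication, $\{2,4\}$ is a subgroup with identity $4$, since $2\cdot2=4$, $2\cdot4=2$, $4\cdot4=4$. A subgroup is trivial if it has one element.

**Theorem 1.** Let $T\ge3$ be an integer, let $c\in(0,1)$ be rational with $h(c)>1-\frac1{2(T-1)}$, and put $p=(1-\frac1T)c$. For every $\varepsilon>0$ and all sufficiently large $n$ there is a commutative semigroup $S$ of order $n$ in which every pairing, clean or not, for any $a\ne b$, has size $m\le(1-p+\varepsilon)n$.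

**Corollary.** The conjecture is false. With $T=3$, $c=7/9$ one gets: for every $\varepsilon>0$ and all large $n$ there is a commutative semigroup of order $n$ in which every pairing has $m\le(\frac{13}{27}+\varepsilon)n$. For small $\varepsilon$ and large $n$ this is less than $\lfloor (n-1)/2\rfloor$. With $T=8$, $c=13/20$ the constant $\frac{13}{27}$ improves to $\frac{69}{160}=0.43125$.

The semigroups we build have only trivial subgroups. For that class there is a bound in the other direction.

**Theorem 2.** Let $S$ be a finite commutative semigroup of order $n\ge2$ all of whose subgroups are trivial. Then there are $a\ne b$ with $|\mathrm{Eq}(a,b)|\ge\frac{3-\sqrt5}2n$. Hence the conclusion of the conjecture holds, with $X=Y$, for some $m\ge\frac{3-\sqrt5}2n-2$ (in place of $m\ge\lfloor (n-1)/2\rfloor$).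

So for commutative semigroups with trivial subgroups the optimal asymptotic constant lies in $[0.3819\ldots,\,0.43125]$. We do not determine it.

## Nilpotent labels and the coordinate bound

The Boolean argument used coordinates with values in $\{0,1\}$. We now allow a coordinate to take further values that annihilate each other.

**Definition (label coordinate).** For a finite set $Z$ let $C_Z=\{1,0\}\cup Z$, where $1$ is an identity, $0$ is a zero, and $zz'=0$ for all $z,z'\in Z$, including $z=z'$.

This is a commutative semigroup. A product of two elements other than $1$ is $0$, and from this associativity is immediate. For $Z=\emptyset$ we get $\{1,0\}$. For $Z=\{z\}$ we get $\{1,z,0\}$ with $z^2=0$.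

**Lemma 1.** Let $S$ be a finite subsemigroup of a finite product $\prod_\kappa C_{Z_\kappa}$, and let $F_\kappa=\{x\in S:x_\kappa=1\}$. Every pairing in $S$, for any $a\ne b$, has size $m\le|S|-\min_\kappa|F_\kappa|$.

*Proof.* Some coordinate $\kappa$ has $a_\kappa\ne b_\kappa$. Swapping $(a,X)$ with $(b,Y)$ gives a pairing of the same size. So we may choose which of the two values is called $\alpha=a_\kappa$ and which $\beta=b_\kappa$. If one of them is $1$, let $\alpha=1$; then $\beta\in Z_\kappa\cup\{0\}$. If neither is $1$, both lie in $Z_\kappa\cup\{0\}$ and at least one lies in $Z_\kappa$; let that one be $\alpha$. In all cases $\alpha\ne0$, $\alpha\ne\beta$ and $\beta\in Z_\kappa\cup\{0\}$. Since $\beta\cdot1=\beta$, while $\beta$ times anything else in $C_{Z_\kappa}$ is $0$,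
$$\beta\, C_{Z_\kappa}\subseteq\{\beta,0\}\not\ni\alpha .$$
If some $x_i\in F_\kappa$, then $(ax_i)_\kappa=\alpha$, while $(by_i)_\kappa\in\beta\,C_{Z_\kappa}$. This contradicts $ax_i=by_i$. So $X\cap F_\kappa=\emptyset$ and $m\le|S|-|F_\kappa|$. $\square$

The task is now concrete: find $S$ inside such a product for which every $F_\kappa$ contains more than half of $S$, by a linear margin.

## Three constructions that fall short

Let $|K|=k$ and $\frac12<c<1$ with $ck$ an integer. We write elements of $\{0,1\}^K$ as subsets $\omega\subseteq K$ with product $\cap$. The plan is to take generators in which each coordinate equals $1$ on a fraction larger than $\frac12$, and to hope that the generators form the bulk of the semigroup.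

**Sets only.** Take as generators all $\omega$ with $|\omega|=ck$. Each $v\in K$ lies in a fraction $c$ of them. But if $|\omega|\le ck$, then $\omega$ is the intersection of all $ck$-sets that contain it. This is clear if $|\omega|=ck$. If $|\omega|<ck$ and $y\notin\omega$, some $ck$-set contains $\omega$ and avoids $y$, because $ck\le k-1$. So the semigroup generated is $\{\omega:|\omega|\le ck\}$. In it, $\sum_{j\le ck-1}\binom{k-1}{j}$ sets contain $v$ and $\sum_{j\le ck}\binom{k-1}{j}$ do not. The second number is larger. The products have drowned the generators.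

**One label.** Enlarge the generators without enlarging the products: in $\{0,1\}^K\times C_Z$ take all $(\omega,z)$ with $|\omega|=ck$, $z\in Z$. A product of two or more has label $0$, so there are at most $2^k$ products, while the number of generators is $|Z|\binom k{ck}$ with $|Z|$ at our disposal. Every $F_v$ with $v\in K$ is now close to a fraction $c$ of $S$ when $|Z|$ is large. What fails is the label coordinate: it is never equal to $1$. Indeed, if $|Z|\ge2$, the elements $a=(\omega,z)$ and $b=(\omega,z')$ with $z\ne z'$ satisfy $ax=bx$ for all $x\in S$, so $m=n-2$.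

**Several labels.** To make each label coordinate equal to $1$ on most of $S$, use $T$ of them. In $\{0,1\}^K\times C_Z^T$, class $i$ consists of the $(\omega,\zeta)$ with $|\omega|=ck$, $\zeta_i\in Z$ and $\zeta_j=1$ for $j\ne i$. With $q=|Z|$ there are $Tq\binom k{ck}$ generators, and each label coordinate is $1$ on a fraction $1-\frac1T$ of them. Now two counts conflict. Products inside one class give every $\omega$ with $|\omega|<ck$ (with label $0$), which is at least $2^{k-1}$ elements, since it includes all sets of size at most $k/2$. As $\binom{k}{ck}\le2^{kh(c)}$ with $h(c)<1$, the generators can outnumber these for fixed $T$ only if $q$ is exponentially large in $k$. But multiplying elements of two different classes with the same $\omega$ already gives $\binom T2q^2\binom k{ck}$ products that carry two labels. This exceeds $Tq\binom k{ck}$ as soon as $q>T$ (recall $\binom T2\ge T$ for $T\ge3$). So the generators are never the bulk.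

A product with $t$ labels costs a factor $q^t$. We must make such products pay for it elsewhere.

## Erasing a block for each label

The remedy is to split the ground set into blocks $K_1,\dots,K_T$ of size $k$ and to let the elements of class $i$ vanish on block $K_i$. A product that involves $t$ classes then has lost $t$ blocks, so its set part has only $2^{(T-t)k}$ possible values.

Here is the bookkeeping with $q=2^{\kappa k}$. Products inside one class lose their label and number about $2^{(T-1)k}$. Products that use $t\ge2$ classes number about $2^{(T-t)k}q^t$, which is at most $2^{(T-1)k}$ in order of magnitude if $\kappa\le\frac{t-1}t$. The tightest case is $t=2$, which allows $\kappa=\frac12$. The generators number about $2^{k(\kappa+(T-1)h(c))}$. With $\kappa=\frac12$ they win if $\frac12+(T-1)h(c)>T-1$, and this is the hypothesis of Theorem 1. The price is in the densities: a point $v\in K_j$ is missing from class $j$, so its density among the generators is $(1-\frac1T)c=p$. For $T=2$ this is below $\frac12$. For $T=3$ it exceeds $\frac12$ if $c>\frac34$, and $h(\frac34)=2-\frac34\log_23>0.81$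 is above the required $\frac34$. So there is room.

**Step 1: the construction.** Let $d$ be a denominator of $c$, let $k$ be a multiple of $2d$, let $q=2^{k/2}$ and $|Z|=q$. Let $K=K_1\sqcup\dots\sqcup K_T$ with $|K_i|=k$. We work in $\{0,1\}^K\times C_Z^T$, with elements $(\omega,\zeta)$, $\omega\subseteq K$, $\zeta\in C_Z^T$, and product $(\omega\cap\omega',\zeta\zeta')$. This is a product of semigroups of the form $C_\emptyset$ and $C_Z$, so Lemma 1 applies to its subsemigroups. For $1\le i\le T$ let $\mathcal X_i$ be the set of $(\omega,\zeta)$ such that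

- $\omega\subseteq K\setminus K_i$, and $|\omega\cap K_j|=ck$ for all $j\ne i$;
- $\zeta_i\in Z$ (the *label*), and $\zeta_j=1$ for all $j\ne i$.

Let $\mathcal X=\bigcup_i\mathcal X_i$. The union is disjoint, since $i$ is the only index with $\zeta_i\ne1$. With $w=\binom k{ck}^{T-1}$,
$$|\mathcal X|=Tqw. \tag{1}$$
Let $R$ be the set of all products of at least two elements of $\mathcal X$, repetitions allowed.

**Step 2: there are few products.** We bound $|R|$. Take a product of at least two elements of $\mathcal X$ and let $I$ be the set of indices $i$ such that some factor lies in $\mathcal X_i$. Then $\omega\subseteq K\setminus\bigcup_{i\in I}K_i$. For $j\notin I$ every factor has $\zeta_j=1$, so $\zeta_j=1$. For $i\in I$ at least one factor has its $i$-th coordinate in $Z$ and the others have it in $Z\cup\{1\}$, so $\zeta_i\in Z\cup\{0\}$. If $I=\{i\}$, then $\zeta_i$ is a product of at least two elements of $Z$, so $\zeta_i=0$.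

So a given $I$ of size $1$ allows at most $2^{(T-1)k}$ elements, and a given $I$ of size $t\ge2$ allows at most $2^{(T-t)k}(q+1)^t$. Since $(q+1)^t\le(2q)^t=2^t2^{tk/2}$ and $T-t+\frac t2=T-\frac t2\le T-1$ for $t\ge2$,
$$|R|\le T2^{(T-1)k}+\sum_{t=2}^T\binom Tt2^{(T-t)k}(q+1)^t\le2^{(T-1)k}\Big(T+\sum_{t=2}^T\binom Tt2^t\Big).$$
As $\sum_{t=0}^T\binom Tt2^t=3^T$, the last bracket equals $T+3^T-1-2T<3^T$. Hence
$$|R|\le3^T\,2^{(T-1)k}. \tag{2}$$

**Step 3: products are not generators.** We check $R\cap\mathcal X=\emptyset$, so that sizes add. An element of $\mathcal X$ has exactly one $\zeta$-coordinate different from $1$, and that coordinate lies in $Z$. An element of $R$ with $|I|=1$ has exactly one $\zeta$-coordinate different from $1$, and it is $0$. An element of $R$ with $|I|\ge2$ has at least two $\zeta$-coordinates different from $1$.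

**Step 4: there are many generators.** We compare $|\mathcal X|$ with $2^{(T-1)k}$. The numbers $\beta_j=\binom kjc^j(1-c)^{k-j}$, $0\le j\le k$, sum to $1$. We have
$$\frac{\beta_{j+1}}{\beta_j}=\frac{(k-j)c}{(j+1)(1-c)}\ge1\iff j+1\le kc+c\iff j+1\le kc,$$
the last equivalence because $kc$ is an integer and $0<c<1$. So $\beta_{ck}$ is the largest of the $k+1$ numbers, and $\beta_{ck}\ge\frac1{k+1}$. Since $\beta_{ck}=\binom k{ck}2^{-kh(c)}$,
$$\binom k{ck}\ge\frac{2^{kh(c)}}{k+1},\qquad |\mathcal X|\ge T\,2^{k\left(\frac12+(T-1)h(c)\right)}(k+1)^{-(T-1)}. \tag{3}$$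
The hypothesis on $h(c)$ says $\frac12+(T-1)h(c)>T-1$. So $|\mathcal X|/2^{(T-1)k}\to\infty$, exponentially in $k$.

**Step 5: semigroups of every intermediate order.** We cut the order down to a prescribed $n$ and keep the densities. For any $\mathcal X'\subseteq\mathcal X$ the set $R\cup\mathcal X'$ is a subsemigroup: each of its elements is a product of one or more elements of $\mathcal X$, so any product of two of them lies in $R$. Let $|R|\le n\le|R|+|\mathcal X|$ and write
$$n-|R|=Twq'+r,\qquad 0\le r<Tw .$$
By (1), $q'\le q$, and $r=0$ if $q'=q$. Fix a $q'$-subset $Z'\subseteq Z$. Let $\mathcal X'$ consist of the $Twq'$ elements of $\mathcal X$ whose label lies in $Z'$, together with $r$ further elements of $\mathcal X$. These exist, because if $q'<q$, then $Tw(q-q')\ge Tw>r$ elements remain. By Step 3, $S=R\cup\mathcal X'$ has order exactly $n$.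

**Step 6: every coordinate is often $1$.** We bound $|F_\kappa|$ from below for Lemma 1, counting only elements with label in $Z'$.

Let $v\in K_j$. For each $i\ne j$, the elements of $\mathcal X_i$ with label in $Z'$ and $v\in\omega$ number
$$q'\binom{k-1}{ck-1}\binom k{ck}^{T-2}=q'\,c\binom k{ck}\binom k{ck}^{T-2}=c\,q'w .$$
There are $T-1$ such $i$, so $|F_v|\ge(T-1)cq'w=pTq'w$, because $pT=(T-1)c$.

For the label coordinate $i$, all elements of $\mathcal X_j$ with $j\ne i$ have $\zeta_i=1$. So $|F_i|\ge(T-1)q'w\ge pTq'w$.

Since $Tq'w=n-|R|-r\ge n-|R|-Tw$, every coordinate satisfies $|F_\kappa|\ge p(n-|R|-Tw)$.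

**Step 7: all large $n$.** We combine the bounds and let $k$ vary. By Lemma 1, every pairing in $S$ has
$$m\le n-p(n-|R|-Tw)\le(1-p)n+|R|+Tw\le(1-p)n+B_k,\qquad B_k:=2\cdot3^T\,2^{(T-1)k},$$
by (2) together with $w\le2^{(T-1)k}$ and $T\le3^T$. We may assume $\varepsilon\le1$. If
$$\frac{B_k}\varepsilon\le n\le|\mathcal X|, \tag{4}$$
then $n\ge B_k\ge|R|$ and $n\le|R|+|\mathcal X|$, so Step 5 applies and gives $m\le(1-p+\varepsilon)n$. It remains to see that (4) can be met for every large $n$. Write $\mathcal X^{(k)}$ for the $\mathcal X$ with parameter $k$. Since $B_{k+2d}/\varepsilon$ is a constant multiple of $2^{(T-1)k}$, Step 4 gives a multiple $k_0$ of $2d$ such that $B_{k+2d}/\varepsilon\le|\mathcal X^{(k)}|$ for all multiples $k\ge k_0$ of $2d$. Given $n\ge B_{k_0}/\varepsilon$, let $k$ be the largest multiple of $2d$ with $B_k/\varepsilon\le n$. Then $k\ge k_0$ and $n<B_{k+2d}/\varepsilon\le|\mathcal X^{(k)}|$, so (4) holds. This proves Theorem 1. $\blacksquare$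

Two observations about these semigroups. First, $y^2=y^3$ holds in each $C_Z$ (check $1$, $0$ and $z$), hence in $S$. In a subgroup this forces $y$ to be the identity, so all subgroups of $S$ are trivial. Second, under (4) we have $n\ge B_k\ge|R|+Tw>|R|$, so $S$ contains an element of $\mathcal X$. Its square has a $0$ where the element has a label, so $S$ is not a semilattice. The counterexamples therefore say nothing about Frankl's conjecture.

## The constants $13/27$ and $69/160$

**The choice $T=3$, $c=7/9$.** Here $p=\frac23\cdot\frac79=\frac{14}{27}$ and we need $h(7/9)>\frac34$. Since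
$$h(7/9)=\log_29-\tfrac79\log_27-\tfrac29,$$
multiplication by $36$ turns the claim into $36\log_29-28\log_27-8>27$, that is, $9^{36}>2^{35}\,7^{28}$. Now
$$9^9=387\,420\,489>387\,065\,210=470\cdot823\,543=470\cdot7^7,$$
$$470^4=220\,900^2=48\,796\,810\,000>34\,359\,738\,368=2^{35}.$$
Hence $9^{36}>470^4\cdot7^{28}>2^{35}\,7^{28}$. Theorem 1 gives $m\le(\frac{13}{27}+\varepsilon)n$ for every pairing.

This refutes the conjecture. Take $\varepsilon=\frac1{108}$, so that $\frac{13}{27}+\varepsilon=\frac{53}{108}$. Since $\lfloor (n-1)/2\rfloor\ge\frac n2-1$ and $\frac n2-1-\frac{53}{108}n=\frac n{108}-1>0$ for $n>108$, for all large $n$ there is a semigroup of order $n$ in which every pairing is smaller than $\lfloor (n-1)/2\rfloor$.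

**The choice $T=8$, $c=13/20$.** Here $p=\frac78\cdot\frac{13}{20}=\frac{91}{160}$ and we need $h(13/20)>1-\frac1{14}=\frac{13}{14}=0.9285\ldots$. From $\log_220>4.3219$, $\log_213<3.7005$ and $\log_27<2.8074$,
$$h(13/20)=\log_220-\frac{13\log_213+7\log_27}{20}>4.3219-\frac{48.1065+19.6518}{20}>0.933>\frac{13}{14}.$$
So $m\le(\frac{69}{160}+\varepsilon)n$. The Corollary is proved. $\blacksquare$

## An entropy inequality at the golden ratio

We turn to Theorem 2. Its hypothesis cannot be dropped: in a group of order $n\ge2$ all sets $\mathrm{Eq}(a,b)$ with $a\ne b$ are empty.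

Lemma 1 suggests what to prove: not all coordinates can be equal to $1$ too often. Suppose first that $S\subseteq\{0,1\}$ has one coordinate, equal to $1$ with probability $p$ on a random element. On a product of two independent random elements it equals $1$ with probability $p^2$. If $h(p^2)>h(p)$, the product has more entropy than a uniform element of $S$, although it lies in $S$. That is impossible. The break-even point is $p=1/\varphi$: there $p^2=1-p$, so $h(p^2)=h(p)$. To carry this through we need a two-variable inequality (this section), coordinates on an abstract $S$ (the next section), and a chain-rule computation (the last section).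

**Lemma 2.** For $x,y\in[0,1]$: $\;h(xy)\ge\frac\varphi2\big(x\,h(y)+y\,h(x)\big)$.

*Proof.* Both sides scale in the same way when the base of the logarithm changes, so we use natural logarithms in this proof. Then $h'(x)=\ln\frac{1-x}x$ and $h''(x)=-\frac1{x(1-x)}$.

**Step 1: the diagonal.** We show $f(x):=h(x^2)-\varphi xh(x)\ge0$ on $[0,1]$, by counting zeros of derivatives.

*Third derivative.* For $g(x)=h(x^2)$,
$$g'=2x\ln\frac{1-x^2}{x^2},\qquad g''=2\ln\frac{1-x^2}{x^2}-\frac4{1-x^2},$$
$$g'''=-\frac4{x(1-x^2)}-\frac{8x}{(1-x^2)^2}=-\frac{4(1+x^2)}{x(1-x^2)^2}.$$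
Similarly $(xh)''=2h'+xh''=2\ln\frac{1-x}x-\frac1{1-x}$ and
$$(xh)'''=-\frac2{x(1-x)}-\frac1{(1-x)^2}=-\frac{2-x}{x(1-x)^2}.$$
Since $(2-x)(1+x)^2=2+3x-x^3$,
$$f'''(x)=\frac{N(x)}{x(1-x^2)^2},\qquad N(x)=\varphi(2+3x-x^3)-4-4x^2 .$$
As $N''(x)=-6\varphi x-8<0$ on $[0,1]$, $N$ is strictly concave there, so $f'''$ has at most two zeros in $(0,1)$.

*Behavior at the ends.* We have $f(0)=f(1)=0$. As $x\to0$, $f'(x)=2x\ln\frac{1-x^2}{x^2}-\varphi(h(x)+xh'(x))\to0$. So $f$ is continuously differentiable on $[0,1)$ with $f'(0)=0$. Near $0$, $h(x^2)=2x^2\ln\frac1x+O(x^2)$ and $xh(x)=x^2\ln\frac1x+O(x^2)$, so $f\sim(2-\varphi)x^2\ln\frac1x>0$. Near $1$, put $x=1-\epsilon$. Then $h(x^2)=h(2\epsilon-\epsilon^2)\sim2\epsilon\ln\frac1\epsilon$ and $xh(x)\sim\epsilon\ln\frac1\epsilon$, so $f\sim(2-\varphi)\epsilon\ln\frac1\epsilon>0$.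

*A double zero.* Let $x_0=1/\varphi$, so $x_0^2=1-x_0$. Then $f(x_0)=h(1-x_0)-h(x_0)=0$. Further, $h'(x_0)=\ln\frac{x_0^2}{x_0}=-\ln\varphi$, $h'(x_0^2)=h'(1-x_0)=\ln\varphi$, and $h(x_0)=-x_0\ln x_0-x_0^2\ln x_0^2=(x_0+2x_0^2)\ln\varphi$. Since $f'(x)=2xh'(x^2)-\varphi h(x)-\varphi xh'(x)$ and $\varphi x_0=1$,
$$f'(x_0)=2x_0\ln\varphi-\varphi h(x_0)+\ln\varphi=(2x_0-(1+2x_0)+1)\ln\varphi=0 .$$

*Counting.* Suppose $f(x_1)<0$ for some $x_1\in(0,1)$. Then $x_1\ne x_0$.

If $x_1<x_0$, then since $f>0$ near $0$, $f$ has a zero $z\in(0,x_1)$. Now $f$ vanishes at $0,z,x_0,1$. By Rolle, and by what we know at $0$ and $x_0$, $f'$ vanishes at $0$, in $(0,z)$, in $(z,x_0)$, at $x_0$, and in $(x_0,1)$.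

If $x_1>x_0$, then since $f>0$ near $1$, $f$ has a zero $z\in(x_1,1)$. Now $f$ vanishes at $0,x_0,z,1$, and $f'$ vanishes at $0$, in $(0,x_0)$, at $x_0$, in $(x_0,z)$, and in $(z,1)$.

In both cases $f'$ has at least five zeros in $[0,1)$. By Rolle, $f''$ has at least four zeros in $(0,1)$ and $f'''$ at least three. This contradicts the bound of two. So $f\ge0$.

**Step 2: from the diagonal to all pairs.** A concavity argument gives the general case. If $x=0$ or $y=0$, both sides are $0$. Otherwise, for $t\ge0$ put $G(t)=h(e^{-t})/e^{-t}$. With $\eta=e^t$,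
$$G=\eta\ln\eta-(\eta-1)\ln(\eta-1),\qquad\frac{dG}{dt}=\eta\ln\frac\eta{\eta-1},$$
$$\frac{d^2G}{dt^2}=\eta\Big[\ln\frac\eta{\eta-1}+1-\frac\eta{\eta-1}\Big]=\eta\Big[\ln\Big(1+\frac1{\eta-1}\Big)-\frac1{\eta-1}\Big]\le0\qquad(t>0).$$
As $G$ is continuous at $0$, it is concave on $[0,\infty)$. Step 1 with $x=e^{-\tau}$, divided by $x^2$, reads $G(2\tau)\ge\varphi G(\tau)$. Write $x=e^{-\sigma}$, $y=e^{-\tau}$. Then
$$G(\sigma+\tau)\ge\varphi\,G\big(\tfrac{\sigma+\tau}2\big)\ge\tfrac\varphi2\big(G(\sigma)+G(\tau)\big).$$
Multiplying by $xy=e^{-\sigma-\tau}$ gives $h(xy)\ge\frac\varphi2(y\,h(x)+x\,h(y))$. $\square$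

## Stable pairs and the coordinates they produce

Put $\psi=\frac{3-\sqrt5}2$. Then $1-\psi=\frac{\sqrt5-1}2=\frac1\varphi$. Let $S$ be as in Theorem 2 and **suppose, for contradiction, that $|\mathrm{Eq}(a,b)|<\psi n$ for all $a\ne b$.** Write $S^1$ for $S$ with an identity $1$ adjoined.

The difficulty is that $S$ is not given inside a product of semigroups $C_Z$. We must manufacture maps on $S$ that behave like coordinates. They should have a top value $\top$ that acts as an identity, they should compute the value at $xy$ from the values at $x$ and $y$, and together they should separate $S$. Note that $\mathrm{Eq}(a,b)\subseteq\mathrm{Eq}(fa,fb)$ always holds, since $ax=bx$ implies $fax=fbx$. The useful pairs are those for which this set cannot grow.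

**Definition (stable pair).** A pair $(a,b)$ with $a\ne b$ is *stable* if $\mathrm{Eq}(fa,fb)=\mathrm{Eq}(a,b)$ for all $f\in S\setminus\mathrm{Eq}(a,b)$.

For example, in $\{1,z,0\}$ with $z^2=0$ we have $\mathrm{Eq}(z,0)=\{z,0\}$. The only $f$ outside is $1$, so $(z,0)$ is stable. But $\mathrm{Eq}(1,z)=\{0\}$, and $f=z$ turns $(1,z)$ into $(z,0)$ with a larger set, so $(1,z)$ is not stable.

**Step 1: stable pairs exist.** We show that any $x\ne y$ can be multiplied into a stable pair. Among all $s\in S^1$ with $sx\ne sy$ (for instance $s=1$), choose one with $\mathrm{Eq}(sx,sy)$ maximal under inclusion. If $f\notin\mathrm{Eq}(sx,sy)$, then $fsx\ne fsy$ and $\mathrm{Eq}(fsx,fsy)\supseteq\mathrm{Eq}(sx,sy)$. By maximality they are equal. So $(sx,sy)$ is stable.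

**Step 2: an idempotent that absorbs.** Let $(a,b)$ be stable, $P=\mathrm{Eq}(a,b)$, $F=S\setminus P$. We find $u\in F$ with $uf=u$ for all $f\in F$. If $ax=bx$, then $axs=bxs$ for all $s\in S$, so $P$ is an ideal or empty. By the assumption, $|F|>n-\psi n=n/\varphi$, so $F\ne\emptyset$. If $f,g\in F$, then $g\notin P=\mathrm{Eq}(fa,fb)$, so $gfa\ne gfb$, that is, $fg\in F$. So $F$ is a subsemigroup.

Every element $f$ of a finite semigroup has an idempotent power: if $f^i=f^{i+r}$ with $i,r\ge1$ and $N\ge i$ is a multiple of $r$, then $f^{2N}=f^N$. So $F$ contains idempotents. Let $u\in F$ be the product of all of them. As $S$ is commutative, $u$ is idempotent and $ue=u$ for each idempotent $e\in F$. For $f\in F$ choose $N\ge 1$ with $f^N$ idempotent. Then $f^N\in F$ and $(uf)^N=uf^N=u$. Also $u\cdot uf=uf$. So the powers of $uf$ form a group with identity $u$. Subgroups of $S$ are trivial, hence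
$$uf=u\qquad\text{for all }f\in F. \tag{5}$$

**Step 3: normalizing the pair.** We move $(a,b)$ into $uS$ and choose which of the two will serve as target. Replace $(a,b)$ by $(ua,ub)$. Since $u\in F$, we have $ua\ne ub$ and $\mathrm{Eq}(ua,ub)=P$. For $f\in F$ we have $fu\in F$, so $\mathrm{Eq}(fua,fub)=P$; the new pair is stable with the same $P$ and $F$. Now $a,b\in uS$, so $ua=a$ and $ub=b$. By (5), every $f\in F$ satisfies $fa=fua=ua=a$, and likewise $fb=b$.

At least one of $a,b$ is fixed by no element of $P$. Otherwise there are $\xi,\theta\in P$ with $\xi a=a$ and $\theta b=b$. As $\xi,\theta\in\mathrm{Eq}(a,b)$, we get $\xi b=\xi a=a$ and $\theta a=\theta b=b$. Then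
$$b=\theta a=\theta(\xi a)=\xi(\theta a)=\xi b=a,$$
a contradiction. Rename $a,b$ so that
$$\xi a\ne a\qquad\text{for all }\xi\in P. \tag{6}$$

**Step 4: the coordinate map.** For such $(a,u,F,P)$ put
$$\lambda(x)=\{s\in uS:\ sx=a\}\qquad(x\in S).$$
In the example $\{1,z,0\}$ with pair $(z,0)$ we have $F=\{1\}$, $u=1$ and $a=z$ (the element $0$ is fixed by $0\in P$, while $z$ is fixed by no element of $P$). Here $\lambda(1)=\{z\}$, $\lambda(z)=\{1\}$, $\lambda(0)=\emptyset$, so $\lambda$ recovers the label coordinate. (Only the shape of the construction is illustrated: the assumption for contradiction fails there.)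

We verify the properties we wanted.

*Products.* For $s\in uS$ we have $sy\in uS$, and $s\in\lambda(xy)$ means $(sy)x=a$, that is, $sy\in\lambda(x)$. So $\lambda(xy)=\{s\in uS:sy\in\lambda(x)\}$ depends only on $\lambda(x)$ and $y$. By symmetry it depends only on $x$ and $\lambda(y)$. Hence if $\lambda(x)=\lambda(x')$ and $\lambda(y)=\lambda(y')$, then $\lambda(xy)=\lambda(x'y)=\lambda(x'y')$: the value $\lambda(xy)$ is a function of $(\lambda(x),\lambda(y))$.

*Top value.* Let $f\in F$ and $s\in uS$. By (5), $sf=suf=su=s$. So $\lambda(f)=\{s\in uS:s=a\}=\{a\}$. Put $\top:=\{a\}$. Moreover $\lambda(xf)=\{s\in uS:sf\in\lambda(x)\}=\lambda(x)$ for all $x\in S$. If $x\in P$, then $xa\ne a$ by (6), so $a\notin\lambda(x)$ and $\lambda(x)\ne\top$. Therefore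
$$\lambda(x)=\top\iff x\in F,\qquad \lambda(xf)=\lambda(x)\ \text{ for } f\in F. \tag{7}$$
Since $F$ is a subsemigroup and $P$ is an ideal or empty, $xy\in F$ if and only if $x,y\in F$. So
$$\lambda(xy)=\top\iff\lambda(x)=\lambda(y)=\top. \tag{8}$$

*Separation.* Let $x\ne y$. Start from the stable pair $(sx,sy)$ of Step 1, with $s\in S^1$. After Step 3 the target $a$ is one of $usx$, $usy$, and the other one is different from $a$. The element $us$ lies in $uS$ (if $s=1$, then $us=u=uu$). So $us$ belongs to exactly one of $\lambda(x),\lambda(y)$, and $\lambda(x)\ne\lambda(y)$.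

Doing this for all pairs $x\neq y$ yields finitely many maps $\lambda_1,\dots,\lambda_r$ that jointly separate the elements of $S$. Each has the properties above, with its own top value, for which we always write $\top$, and its own set $F_i=\{x\in S:\lambda_i(x)=\top\}$, where $|F_i|>n/\varphi$.

## A product with too much entropy

Let $H$ denote Shannon entropy in bits. We use the standard facts: $H$ is at most $\log_2$ of the number of values; the chain rule; conditioning on more information does not increase entropy; $H$ is concave in the law; and if a law $\mu$ has mass $p$ at one point and conditional law $\nu$ off that point, then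
$$H(\mu)=h(p)+(1-p)H(\nu), \tag{9}$$
where the last term is read as $0$ if $p=1$.

**Step 5: set-up.** We compare the entropy of a product with that of a factor. Let $U,V$ be independent and uniform on $S$, and put $U_i=\lambda_i(U)$, $V_i=\lambda_i(V)$, $W_i=\lambda_i(UV)$. Write $U_{<i}=(U_1,\dots,U_{i-1})$, and similarly for $V,W$. Since the $\lambda_i$ separate $S$, the tuple $(W_1,\dots,W_r)$ and the element $UV$ determine each other. Each $W_j$ is a function of $(U_j,V_j)$, so $W_{<i}$ is a function of $(U_{<i},V_{<i})$. Hence
$$\log_2n\ge H(UV)=\sum_iH(W_i\mid W_{<i})\ge\sum_iH(W_i\mid U_{<i},V_{<i}). \tag{10}$$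

**Step 6: one coordinate.** We bound a single term of (10) below. Fix $i$ and condition on $U_{<i}=\alpha$, $V_{<i}=\beta$, both of positive probability. Then $U_i$ and $V_i$ are independent. Their laws are $\mu_\alpha$ and $\mu_\beta$, where $\mu_\alpha$ is the law of $U_i$ given $U_{<i}=\alpha$; we use here that $U$ and $V$ have the same law. Let $p,p'$ be the masses of $\mu_\alpha,\mu_\beta$ at $\top$, and let $\nu,\nu'$ be their conditional laws off $\top$. By (8), $W_i=\top$ exactly when $U_i=V_i=\top$, which has probability $pp'$. The remaining mass $1-pp'$ splits as follows.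

- With probability $p'(1-p)$ we have $V_i=\top$ and $U_i\ne\top$. Then $V\in F_i$, so $W_i=U_i$ by (7), with law $\nu$.
- With probability $p(1-p')$ we have $U_i=\top$ and $V_i\ne\top$. Then $W_i=V_i$, with law $\nu'$.
- With probability $(1-p)(1-p')$ neither is $\top$, and $W_i$ has some third law.

So, given $W_i\ne\top$, the law of $W_i$ is a mixture of these three laws with the stated weights divided by $1-pp'$. By (9) and concavity, dropping the third law,
$$H(W_i)\ge h(pp')+p'(1-p)H(\nu)+p(1-p')H(\nu'),$$
where $H(W_i)$ is computed under the conditioning. Terms with weight $0$ are read as $0$. Lemma 2 gives $h(pp')\ge\frac\varphi2(p'h(p)+p\,h(p'))$. Since $\frac\varphi2\le1$, we may also multiply the other two terms by $\frac\varphi2$. With (9),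
$$H(W_i)\ge\tfrac\varphi2\Big(p'\big[h(p)+(1-p)H(\nu)\big]+p\big[h(p')+(1-p')H(\nu')\big]\Big)=\tfrac\varphi2\big(p'H(\mu_\alpha)+p\,H(\mu_\beta)\big).$$

**Step 7: averaging.** We average over $(\alpha,\beta)$ and sum over $i$. Since $\alpha$ and $\beta$ are independent, and $p'$ depends only on $\beta$ and $H(\mu_\alpha)$ only on $\alpha$, the mean of $p'H(\mu_\alpha)$ is $\Pr(V_i=\top)\,H(U_i\mid U_{<i})=\Pr(U_i=\top)\,H(U_i\mid U_{<i})$. The mean of $p\,H(\mu_\beta)$ is the same number. With (10),
$$\log_2n\ \ge\ \varphi\sum_i\Pr(U_i=\top)\,H(U_i\mid U_{<i})\ >\ \sum_iH(U_i\mid U_{<i})=H(U)=\log_2n .$$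
The first equality holds because the $\lambda_i$ separate $S$. The strict inequality holds because $\varphi\Pr(U_i=\top)=\varphi|F_i|/n>1$ for every $i$, and because at least one $H(U_i\mid U_{<i})$ is positive, their sum being $\log_2n>0$. This is a contradiction.

So some $a\ne b$ has $|\mathrm{Eq}(a,b)|\ge\psi n=\frac{3-\sqrt5}2n$. Then $X=Y=\mathrm{Eq}(a,b)\setminus\{a,b\}$ is a clean pairing of size $m\ge\frac{3-\sqrt5}2n-2$. This proves Theorem 2. $\blacksquare$
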